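# A Baire space that is not cofinally Baire

## 1. Countable weight, and what uncountable weight takes away

All spaces are Tychonoff; this applies in particular to the spaces called $X$, $M$, $P$ below. The symbol $\subset$ allows equality.

**Definition.** A space is a *Baire space* if the intersection of any countable family of its dense open subsets is dense. Given a topological property $\mathcal P$, a space $X$ is *cofinally $\mathcal P$* if for any continuous onto map $f:X\to M$ onto a second countable space $M$ there are continuous onto maps $g:X\to P$ and $h:P\to M$ such that $f=h\circ g$ and $P$ is second countable with property $\mathcal P$.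

So we look at $X$ through a second countable space $M$, and we may refine the view to a second countable $P$ lying between $X$ and $M$. For "cofinally Baire" we want $P$ to be Baire. The refinement can be necessary: let $X$ be the set $\mathbb Q$ with the discrete topology, $M=\mathbb Q$ with the usual topology, $f$ the identity. Then $X$ is Baire and $M$ is not. Here the cure is to take $P=X$, and it works in general when the weight (the least size of a base) is countable.

**Proposition 1.** Every Baire space of countable weight is cofinally Baire.

*Proof.* Given $f:X\to M$, take $P=X$, $g=\mathrm{id}$, $h=f$. The space $P$ is second countable and Baire. This completes the proof.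

If $X$ has uncountable weight, the identity is not available. The space $P$ then has only countably many basic open sets, and it must be Baire on the strength of these. It is known that every Čech-complete space is cofinally Baire; see the entry "Every Čech-complete space is cofinally Baire (Q6552639)", https://mardi.schubotz.org/wiki/Item:Q6552639, which is the source of the problem. Must *every* Baire space be cofinally Baire? The answer is no, in ZFC. Here $\omega_1^\omega$ is the set of all sequences of countable ordinals, with the product topology, each factor $\omega_1$ being discrete.

**Theorem A (ZFC).** There are a dense subspace $X\subset\omega_1^\omega$ which is a Baire space and a continuous bijection $f:X\to M$ onto a second countable space $M$ such that: whenever $f=h\circ g$ with continuous onto maps $g:X\to P$, $h:P\to M$ and $P$ second countable, $P$ is meager in itself. In particular $X$ is a zero-dimensional metrizable (hence Tychonoff) Baire space that is not cofinally Baire.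

The space $X$ will have weight $\omega_1$, which by Proposition 1 is least possible. Most of these notes prove Theorem A; the last two sections prove two complements, Theorem B and Proposition C.

**Category facts.** A set is *nowhere dense* if its closure has empty interior, and *meager* if it is a countable union of nowhere dense sets; a space is *meager in itself* if it is a meager subset of itself. If $U$ is open in $B$ and $N\subset U$, then $N$ is nowhere dense in $U$ if and only if it is nowhere dense in $B$. To see this, recall that $N$ is nowhere dense when every nonempty open set contains a nonempty open set missing $N$. If this holds in $U$ and $W\subset B$ is open and nonempty, then either $W\cap U=\emptyset$ and $W$ misses $N$, or we shrink $W\cap U$. The other direction is immediate. So "meager" is unambiguous for subsets of open sets. We use the following.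

(F1) *$B$ is Baire if and only if no nonempty open subset of $B$ is meager.* If $B$ is Baire and an open $U$ is covered by nowhere dense sets $N_i$, then $\bigcap_i(B\setminus\overline{N_i})$ is dense and misses $U$, so $U=\emptyset$. Conversely, if $W_n$ are dense open and $\bigcap_nW_n$ misses a nonempty open $U$, then $U\subset\bigcup_n(B\setminus W_n)$ is meager.

(F2) *Open subspaces and dense $G_\delta$ subspaces of a Baire space are Baire. A space with a dense Baire subspace is Baire.* The open case follows from (F1). Let $D=\bigcap_nO_n$ be dense in the Baire space $B$, with $O_n$ open, and let $G_k=D\cap G_k'$ be dense open in $D$ with $G'_k$ open in $B$. All $O_n$ and $G_k'$ are dense open in $B$, so $\bigcap_kG_k=\bigcap_nO_n\cap\bigcap_kG'_k$ is dense in $B$, hence in $D$. Finally, if $D$ is dense and Baire in $B$ and $W_n$ are dense open in $B$, then $W_n\cap D$ is dense open in $D$, so $\bigcap_nW_n\cap D$ is dense in $D$ and hence in $B$.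

(F3) *Let $U$ be open in $B$ and let $A\subset U$ be nonmeager. If $A$ is a countable union of relatively closed subsets of $U$, then one of them has nonempty interior.* Otherwise all of them are nowhere dense.

(F4) *Completely metrizable spaces are Baire* (the Baire category theorem).

We also recall that second countable Tychonoff spaces are separable and metrizable, that their subspaces are second countable and Lindelöf, and that in such a space every family of pairwise disjoint nonempty open sets is countable.

## 2. Making countably many points isolated, and the limits of open images

The cheapest way to make a second countable space Baire is to isolate a countable dense set. Let $M$ be second countable and $E\subset M$ countable. Let $M_E$ be the set $M$ with the topology whose base consists of the open sets of $M$ and the singletons $\{e\}$, $e\in E$. The map $y\mapsto(y,(\mathbf 1_{y=e})_{e\in E})$ is a homeomorphism of $M_E$ onto a subspace of $M\times2^E$: the subspace topology is generated by the open sets of $M$, the sets $\{e\}$ and the sets $M\setminus\{e\}$, and the last ones are already open in $M$. So $M_E$ is Tychonoff and second countable, and $\mathrm{id}:M_E\to M$ is continuous.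 If $E$ is dense in $M$, then $E$ is a dense set of isolated points of $M_E$; every dense open subset of $M_E$ contains $E$, so $M_E$ is Baire.

A *P-space* is a space whose $G_\delta$-sets are open; discrete spaces are examples.

**Proposition 2.** Every P-space is cofinally Baire.

*Proof.* Let $f:X\to M$ be continuous and onto, with $M$ second countable. Points of $M$ are $G_\delta$, so every fiber of $f$ is a $G_\delta$ in $X$, hence open. So the preimage of *any* subset of $M$ is open, and $f$ is continuous for any topology on the set $M$. Choose a countable dense $E\subset M$ and take $P=M_E$, $g=f:X\to M_E$, $h=\mathrm{id}$. This completes the proof.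

Proposition 2 did not use that $X$ is Baire. For a general Baire space a sensible first approach is to transport the Baire property along $g$.

**Lemma 3.** Let $X$ be Baire and $g:X\to P$ continuous and onto, such that $g(u)$ is not nowhere dense for any nonempty open $u\subset X$. Then $P$ is Baire.

*Proof.* Let $W\subset P$ be dense open and $u\subset X$ nonempty open. Then $g(u)$ is dense in some nonempty open set, which meets the dense open set $W$ in a nonempty open set, so $g(u)\cap W\ne\emptyset$. So $u$ meets $g^{-1}(W)$, and $g^{-1}(W)$ is dense open. If $W_n$ are dense open in $P$, then $\bigcap_ng^{-1}(W_n)$ is dense in the Baire space $X$, and its image, which lies in $\bigcap_nW_n$, is dense in $P$. This completes the proof.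

Could we, given $f$, always choose $P$ so fine that Lemma 3 applies? No. For $s\in\omega_1^{<\omega}$ (a finite sequence of countable ordinals) put $[s]=\{x\in\omega_1^\omega:s\subset x\}$. Let $X\subset\omega_1^\omega$ be dense, let $\alpha\mapsto r_\alpha$ be an injection $\omega_1\to\omega^\omega$, and let $f(x)=(r_{x(n)})_{n\in\omega}$, a continuous map of $X$ onto a subspace $M$ of $(\omega^\omega)^\omega$. Suppose $f=h\circ g$ with $P$ second countable. The set $g([\langle\alpha\rangle]\cap X)$ is nonempty and lies in the closed set $L_\alpha=\{p\in P:h(p)(0)=r_\alpha\}$. If it is not nowhere dense, then $L_\alpha$ has nonempty interior. The sets $L_\alpha$ are pairwise disjoint, so this happens for only countably many $\alpha$. For all other $\alpha$ the open set $[\langle\alpha\rangle]\cap X$ has nowhere dense image. This is the exact point where Lemma 3 stops: a second countable space has room for only countably many of the $\omega_1$ disjoint open sets.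

This obstacle alone does not give a counterexample, since it is present already for $X=\omega_1^\omega$. There a good $P$ can be found by hand. Let $R=\{r_\alpha:\alpha<\omega_1\}\subset\omega^\omega$. Since $R$ is separable, there is an infinite $\delta<\omega_1$ such that $E=\{r_\alpha:\alpha<\delta\}$ is dense in $R$. Let $P=(R_E)^\omega$, $g(x)=(r_{x(n)})_n$, $h=\mathrm{id}:(R_E)^\omega\to R^\omega=M$. The map $g$ is continuous because each coordinate depends on one coordinate in the discrete space $\omega_1$. The set $E^\omega$ is dense in $P$ and is homeomorphic to $\omega^\omega$, so $P$ is Baire by (F4) and (F2). Most of $\omega_1^\omega$ has become negligible in $P$, and the part $\delta^\omega$ carries the Baire property.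

The same computation works for a dense subspace $X\subset\omega_1^\omega$, with $P_X=g(X)\subset(R_E)^\omega$. The map $g$ sends $\delta^\omega$ homeomorphically onto $E^\omega$. So if $X\cap\delta^\omega$ is Baire and dense in $\delta^\omega$, then $g(X\cap\delta^\omega)$ is a dense Baire subspace of $P_X$, and $P_X$ is Baire. This tells us what a counterexample $X\subset\omega_1^\omega$ tested by such an $f$ must do. It must meet every countable intersection of dense open subsets of $\omega_1^\omega$, and yet, for all large $\delta<\omega_1$, its trace on $\delta^\omega$ must be thin.

## 3. A scale of length $\mathfrak b$ on which continuous maps freeze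

The first ingredient is a good choice of the points $r_\alpha$. With a bad choice there is no control: under the continuum hypothesis $\{r_\alpha:\alpha<\omega_1\}$ could be all of $\omega^\omega$, and a continuous map from a Baire space to $\omega^\omega$, such as the identity of $\omega^\omega$, can fail to be constant on every nonempty open set. We want points for which this cannot happen.

For $y,z\in\omega^\omega$, $y<^*z$ (respectively $y\le^*z$, $y=^*z$) means $y(n)<z(n)$ (respectively $\le$, $=$) for all but finitely many $n$. Let $\mathfrak b$ be the least size of a $\le^*$-unbounded subset of $\omega^\omega$. A countable set $\{y_0,y_1,\dots\}$ is bounded by $g(n)=\max_{i\le n}y_i(n)$, so $\mathfrak b\ge\omega_1$.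

**The scale.** Fix $(b_\gamma)_{\gamma<\mathfrak b}$ such that

* each $b_\gamma\in\omega^\omega$ is strictly increasing with $b_\gamma(0)\ge1$;
* $\beta<\gamma$ implies $b_\beta<^*b_\gamma$;
* $\{b_\gamma:\gamma<\mathfrak b\}$ is $\le^*$-unbounded.

To construct it, let $\{u_\gamma:\gamma<\mathfrak b\}$ be unbounded. At stage $\gamma$ the family $\{b_\beta:\beta<\gamma\}\cup\{u_\gamma\}$ has size less than $\mathfrak b$, so it has a $\le^*$-bound $v$. Let $b_\gamma$ be strictly increasing with $b_\gamma(0)\ge1$ and $b_\gamma>v$ pointwise. Then $b_\beta\le^*v<b_\gamma$ for $\beta<\gamma$, and $u_\gamma\le^*b_\gamma$, so the family is unbounded.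

Let $R^*=\{y\in\omega^\omega:\exists\gamma<\mathfrak b\ \ y=^*b_\gamma\}$. For $y\in R^*$ the ordinal $\gamma$ is unique, and we call it $\mathrm{ord}(y)$. For example $(b_\gamma(0)+7,b_\gamma(1),b_\gamma(2),\dots)$ has $\mathrm{ord}$ equal to $\gamma$. For $y,z\in R^*$,
$$y<^*z\iff\mathrm{ord}(y)<\mathrm{ord}(z).\qquad(1)$$

**Lemma 4.** Let $B$ be a second countable Baire space and $\varphi:B\to R^*$ continuous. Then $\varphi$ is locally constant on a dense open subset of $B$.

If $\varphi$ has only countably many values, this is easy: any nonempty open $U$ is covered by countably many closed fibers, and by (F3) one of them has interior in $U$. In general the fibers are too many, and the well-order of $\mathrm{ord}$ has to replace countability. The open relation to exploit is (1): it makes "$\mathrm{ord}(\varphi(x))<\mathrm{ord}(\varphi(y))$" a countable union of closed relations on $B\times B$.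

*Proof.* Let $O$ be the union of all open sets on which $\varphi$ is constant. Suppose $O$ is not dense, and let $U\ne\emptyset$ be open with $U\cap O=\emptyset$. Write $\mathrm{ord}(x)$ for $\mathrm{ord}(\varphi(x))$, and let $U_\lambda=\{x\in U:\mathrm{ord}(x)<\lambda\}$ for $\lambda\le\mathfrak b$. By (F1), $U_{\mathfrak b}=U$ is nonmeager. Let $\lambda$ be least with $U_\lambda$ nonmeager. Then $\lambda>0$, since $U_0=\emptyset$.

**Case $\lambda=\mu+1$.** Since $\mathfrak b$ is a limit ordinal, $\mu<\mathfrak b$. By minimality $U_\mu$ is meager, so $U_{\mu+1}\setminus U_\mu=\{x\in U:\varphi(x)=^*b_\mu\}$ is nonmeager. It is the union, over $m\in\omega$ and $t\in\omega^m$, of the sets of all $x\in U$ such that $\varphi(x)$ begins with $t$ and agrees with $b_\mu$ from $m$ on. These are countably many relatively closed sets, being preimages of points, so by (F3) one has nonempty interior. There $\varphi$ is constant, contrary to $U\cap O=\emptyset$.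

**Case $\lambda$ limit.** We first find a nonempty open $V\subset U$ with $\mathrm{ord}(x)<\lambda$ for all $x\in V$. If $\lambda=\mathfrak b$, let $V=U$. If $\lambda<\mathfrak b$, then by (1) $U_\lambda=\{x\in U:\varphi(x)<^*b_\lambda\}$ is the union over $m$ of the relatively closed sets $\{x\in U:\varphi(x)(n)<b_\lambda(n)\ \forall n\ge m\}$. As $U_\lambda$ is nonmeager, (F3) gives a nonempty open $V\subset U_\lambda$. Now put
$$F_m=\{(x,y)\in V^2:\varphi(x)(n)<\varphi(y)(n)\text{ for all }n\ge m\}.$$
Each $F_m$ is closed in $V^2$, and by (1) $\bigcup_mF_m=\{(x,y)\in V^2:\mathrm{ord}(x)<\mathrm{ord}(y)\}$.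

*Each $F_m$ has empty interior.* Suppose $U'\times V'\subset F_m$ with $U',V'$ nonempty open, and pick $y\in V'$. Then every $x\in U'$ has $\mathrm{ord}(x)<\mathrm{ord}(y)$, so $U'\subset U_{\mathrm{ord}(y)}$. Since $\mathrm{ord}(y)<\lambda$, this set is meager, contrary to (F1).

*A point with small sections.* Let $\{V_k\}$ be a countable base of $V$ of nonempty sets, and let $Z_{m,k}=\{x\in V:\{x\}\times V_k\subset F_m\}$. This set is closed in $V$, being the intersection over $y\in V_k$ of the closed sets $\{x:(x,y)\in F_m\}$. It has empty interior, because $U'\subset Z_{m,k}$ gives $U'\times V_k\subset F_m$. As $V$ is Baire, we can choose $x\in V\setminus\bigcup_{m,k}Z_{m,k}$. For each $m$ the closed set $\{y\in V:(x,y)\in F_m\}$ contains no $V_k$, so it is nowhere dense.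

*Conclusion.* So $\{y\in V:\mathrm{ord}(y)>\mathrm{ord}(x)\}$ is meager. And $\{y\in V:\mathrm{ord}(y)\le\mathrm{ord}(x)\}\subset U_{\mathrm{ord}(x)+1}$ is meager by minimality of $\lambda$, since $\mathrm{ord}(x)+1<\lambda$. So $V$ is meager, contrary to (F1). This completes the proof.

From now on the test map will be $f(x)=(b_{x(n)})_{n\in\omega}$, which makes sense because $\omega_1\le\mathfrak b$. If a factor $P$ has a Baire part, Lemma 4 will freeze each coordinate $x(n)$ locally there.

## 4. Records, digits and guards: the space $X$

A finite sequence is a function on some $n\in\omega$; $|s|$ is the length of $s$; $x|n$ is the sequence of the first $n$ entries of $x$. An ordinal is the set of smaller ordinals, so $\delta^\omega$ is the set of sequences with all entries below $\delta$. The topology of $\omega_1^\omega$ is given by the metric $2^{-\min\{n:x(n)\ne y(n)\}}$ for $x\ne y$, and the sets $[s]$ form a base of clopen sets of size $\omega_1$.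

For each limit ordinal $\delta$ with $\omega<\delta<\omega_1$ fix a cofinal set $C_\delta\subset\delta\setminus\omega$ of order type $\omega$ and a bijection $e_\delta:\omega\to\delta$ with $e_\delta(0)=0$. Write $e_\delta[k]=\{e_\delta(j):j<k\}$, a finite set. As indices, $\delta$ and $\gamma$ in $C_\delta,B_\delta,X_\gamma$ and so on range over such limit ordinals.

**Definition.** For a finite or infinite sequence $x$ in $\delta$, call $n$ a *$\delta$-record* of $x$ if $x(n)\in C_\delta$ and $x(n)>x(m)$ for all $m<n$ with $x(m)\in C_\delta$. Whether $n$ is a $\delta$-record depends only on $x|(n+1)$. Let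
$$B_\delta=\{x\in\delta^\omega:x\text{ has infinitely many }\delta\text{-records}\}.$$
For $x\in B_\delta$ with records $n_0<n_1<\dots$ define the *digit sequence* $c_\delta(x)\in\omega^\omega$ by letting $c_\delta(x)(i)=x(n_i+1)$ if this is $<\omega$, and $0$ otherwise.

*Example.* Let $\delta=\omega\cdot2$, $C_\delta=\{\omega+2k:k<\omega\}$, $e_\delta(2k)=k$, $e_\delta(2k+1)=\omega+k$. In a sequence starting with $0,\ \omega+2,\ 5,\ \omega+3,\ \omega,\ \omega+4,\ 7$, the position $1$ is a record; position $3$ is not, as $\omega+3\notin C_\delta$; position $4$ is not, as $\omega<\omega+2$; position $5$ is. The digits read so far are $5$ and $7$. And $e_\delta[3]=\{0,\omega,1\}$.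

Three properties are used later.

* *$B_\delta$ is a $G_\delta$ in $\omega_1^\omega$.* The set $\delta^\omega$ is closed in a metrizable space, hence $G_\delta$, and having at least $k$ records is a relatively open condition on it.
* *If $x\in B_\delta$, the range of $x$ is a cofinal subset of $\delta$.* The values at the records form an infinite strictly increasing sequence in $C_\delta$, which has order type $\omega$ and is cofinal in $\delta$. So $\delta$ is the supremum of the range of $x$, and *the sets $B_\delta$ are pairwise disjoint*.
* *The map $c_\delta:B_\delta\to\omega^\omega$ is continuous*, since $c_\delta(x)(i)$ depends only on $x|(n_i+2)$.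

**Why not simply $\bigcup_\delta B_\delta$?** The trace of that set on $\delta^\omega$ contains $B_\delta$, which is dense in $\delta^\omega$ (follow any $s\in\delta^{<\omega}$ by the increasing enumeration of $C_\delta$) and completely metrizable, as a $G_\delta$ in a completely metrizable space. So this trace is Baire and dense in $\delta^\omega$, and by Section 2 that space gives a Baire $P$ for our test map. We therefore thin out $B_\delta$, by a growth condition $x(n)\in e_\delta[b_\xi(n)]$ with a guard function $b_\xi$. For one fixed $\xi$ this describes sequences with only finitely many choices at each place. The guard cannot be fixed in advance, because it has to escape functions that depend on given dense open sets; so all $\xi<\mathfrak b$ are admitted. But the growth condition alone is too weak: under the continuum hypothesis the $u_\gamma$ can list all of $\omega^\omega$, and then for every $x\in B_\delta$ some $b_\xi$ satisfies $e_\delta^{-1}(x(n))+1\le b_\xi(n)$ for almost all $n$. Nothing would have been thinned out. The remedy is to require that $x$ itself *announces* its guard, up to finitely many errors, in its digit sequence. Then the guard depends on $x$ through the continuous map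 $c_\delta$ into $R^*$, and Lemma 4 can freeze it.

**Definition of $X$.** Let
$$X_\delta=\{x\in B_\delta:\exists\xi<\mathfrak b\ \ c_\delta(x)=^*b_\xi\text{ and }x(n)\in e_\delta[b_\xi(n)]\text{ for all but finitely many }n\},$$
and $X=\bigcup_\delta X_\delta\subset\omega_1^\omega$.

Since the $B_\delta$ are disjoint, $X\cap B_\delta=X_\delta$. As a subspace of $\omega_1^\omega$, $X$ is metrizable, zero-dimensional, and of weight at most $\omega_1$. For $x\in X_\delta$ the witness $\xi$ is unique: it is $\mathrm{ord}(c_\delta(x))$.

## 5. $X$ meets every countable intersection of dense open sets

**Lemma 5.** If $s_0\in\omega_1^{<\omega}$ and $G_0,G_1,\dots$ are dense open in $\omega_1^\omega$, then $X\cap[s_0]\cap\bigcap_iG_i\ne\emptyset$.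

This gives that $X$ is dense in $\omega_1^\omega$. It also gives that $X$ is Baire: a dense open subset of $X$ has the form $G\cap X$ with $G$ open in $\omega_1^\omega$, and $G$ is dense in $\omega_1^\omega$ because $X$ is; so by Lemma 5 countably many such sets have a common point in $[s]\cap X$ for every $s$.

*Proof.* **Step 1: closure ordinals.** The purpose is to find countable ordinals below which the task of entering the sets $G_i$ can be carried out. For $s\in\omega_1^{<\omega}$ and $i\in\omega$ choose $\sigma_i(s)\in\omega_1^{<\omega}$ extending $s$ with $[\sigma_i(s)]\subset G_i$. For $\alpha<\omega_1$ let $H(\alpha)<\omega_1$ be the least ordinal greater than all entries of all $\sigma_i(s)$ with $s\in\alpha^{<\omega}$, $i\in\omega$; there are only countably many such entries. The function $H$ is monotone. Let $E$ be the set of limit ordinals $\varepsilon$ with $\omega<\varepsilon<\omega_1$ and $H(\alpha)\le\varepsilon$ for all $\alpha<\varepsilon$.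

* If $\varepsilon\in E$ and $s\in\varepsilon^{<\omega}$, then $\sigma_i(s)\in\varepsilon^{<\omega}$ for all $i$. Indeed $s\in\alpha^{<\omega}$ for some $\alpha<\varepsilon$, since $\varepsilon$ is a limit ordinal, and the entries of $\sigma_i(s)$ are less than $H(\alpha)\le\varepsilon$.
* $E$ is closed in $\omega_1$: if $\varepsilon<\omega_1$ is a supremum of members of $E$ below $\varepsilon$ and $\alpha<\varepsilon$, then $\alpha<\varepsilon'$ for some $\varepsilon'\in E$ with $\varepsilon'<\varepsilon$, so $H(\alpha)\le\varepsilon'\le\varepsilon$.
* $E$ is unbounded: given $\alpha_0>\omega$, let $\alpha_{j+1}=\max(H(\alpha_j),\alpha_j+1)$. Then $\varepsilon=\sup_j\alpha_j$ is a limit ordinal, and $\alpha<\varepsilon$ gives $\alpha<\alpha_j$ for some $j$ and $H(\alpha)\le H(\alpha_j)\le\alpha_{j+1}\le\varepsilon$.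

Hence there is $\delta\in E$ which is a limit point of $E$ and satisfies $s_0\in\delta^{<\omega}$ (take the supremum of a strictly increasing $\omega$-sequence in $E$ above all entries of $s_0$). Write $C=C_\delta$, $e=e_\delta$.

**Step 2: the guard.** The purpose is to choose $\xi$ so that the entries needed to enter $G_i$ can be placed under the guard, if we wait for the right moment. For $s\in\delta^{<\omega}$ and $n\ge|s|$ let $s^{(n)}$ be $s$ followed by zeros, of total length $n$. Put
$$p_{s,i}(n)=1+\max\big(\{0\}\cup\{e^{-1}(\alpha):\alpha\text{ an entry of }\sigma_i(s^{(n)})\}\big)\qquad(n\ge|s|),$$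
and $p_{s,i}(n)=0$ for $n<|s|$. This makes sense because $\sigma_i(s^{(n)})\in\delta^{<\omega}$. There are countably many functions $p_{s,i}$, so some $g\in\omega^\omega$ satisfies $p_{s,i}\le^*g$ for all $s,i$. The scale is unbounded, so we can choose $\xi<\mathfrak b$ with $b_\xi\not\le^*g$. Write $\mathbf b=b_\xi$. There are infinitely many $n$ with $\mathbf b(n)>g(n)$, and almost all of them satisfy $g(n)\ge p_{s,i}(n)$. So
$$\text{for all }s\in\delta^{<\omega},\ i\in\omega:\quad\mathbf b(n)>p_{s,i}(n)\text{ for infinitely many }n.\qquad(2)$$

**Step 3: one extension.** We build $s_0\subset s_1\subset\cdots$ in $\delta^{<\omega}$ so that passing from $s_i$ to $s_{i+1}$ creates exactly one new record, writes the right digit after it, and enters $G_i$. Given $s_i$, let $q_i$ be its number of $\delta$-records.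

*The new record value.* We choose $c\in C$ and $\varepsilon\in E\cap\delta$ with $c$ greater than all entries of $s_i$, $c<\varepsilon$ and $C\cap\varepsilon\subset c+1$. To do so, let $\beta<\delta$ be greater than all entries of $s_i$, take $\varepsilon\in E\cap\delta$ above $\min(C\setminus\beta)$, which exists because $\delta$ is a limit point of $E$, and let $c=\max(C\cap\varepsilon)$. The set $C\cap\varepsilon$ is finite because $\varepsilon<\delta$ and $C$ is cofinal in $\delta$ of type $\omega$; and $c\ge\min(C\setminus\beta)\ge\beta$.

*Record and digit.* Let $d=\mathbf b(q_i)\in\omega$. As $\mathbf b$ is strictly increasing, we can choose $n\ge|s_i|$ with $\mathbf b(n)>e^{-1}(c)$ and $\mathbf b(n)>e^{-1}(d)$. Let $t$ be $s_i^{(n)}$ followed by $c$ and $d$. All entries of $s_i$ are below $c<\varepsilon$, and $d<\omega<\varepsilon$, so $t\in\varepsilon^{<\omega}$.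

*Waiting, then entering $G_i$.* By (2) choose $n'\ge|t|$ with $\mathbf b(n')>p_{t,i}(n')$ and let $s_{i+1}=\sigma_i(t^{(n')})$. Since $\varepsilon\in E$, $s_{i+1}\in\varepsilon^{<\omega}\subset\delta^{<\omega}$. Also $[s_{i+1}]\subset G_i$.

**Step 4: the records are under control.** We check that $q_{i+1}=q_i+1$ and that record number $q_i$, counting from $0$, is at position $n$ and is followed by the digit $\mathbf b(q_i)$. The records of $s_i$ remain records. Since $C\cap\omega=\emptyset$, zeros and the digit $d$ are not in $C$ and give no records. Position $n$ is a record because $c\in C$ exceeds all earlier entries lying in $C$. All entries after position $n$ are less than $\varepsilon$, so those in $C$ are at most $c$ and give no record; this includes the entries introduced by $\sigma_i$, over which we have no other control.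

**Step 5: the guard is respected.** We check that for $|s_i|\le j<|s_{i+1}|$ the entry at position $j$ lies in $e[\mathbf b(j)]$, that is, its $e^{-1}$-value is less than $\mathbf b(j)$. For padding zeros, $e^{-1}(0)=0<1\le\mathbf b(j)$. For $c$ at $j=n$ this is the choice of $n$. For $d$ at $j=n+1$ we have $e^{-1}(d)<\mathbf b(n)<\mathbf b(n+1)$. For $j\ge n'$ the entry $\alpha$ is an entry of $\sigma_i(t^{(n')})$, so $e^{-1}(\alpha)<p_{t,i}(n')<\mathbf b(n')\le\mathbf b(j)$.

**Step 6: the point.** Since $|s_{i+1}|\ge|s_i|+2$, $x=\bigcup_is_i$ is an element of $\delta^\omega$. By Step 4, $x\in B_\delta$ and $c_\delta(x)(q)=b_\xi(q)$ for all $q\ge q_0$, so $c_\delta(x)=^*b_\xi$. By Step 5, $x(j)\in e_\delta[b_\xi(j)]$ for all $j\ge|s_0|$. So $x\in X_\delta\subset X$. Moreover $x\in[s_0]$ and $x\in[s_{i+1}]\subset G_i$ for every $i$. This completes the proof of Lemma 5.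

## 6. Every second countable factor over $M$ is meager in itself

Define $f:X\to(\omega^\omega)^\omega$ by $f(x)=(b_{x(n)})_{n\in\omega}$ and let $M=f(X)$, a separable metrizable space. The map $f$ is continuous since each $x\mapsto x(n)$ is locally constant on $X$, and injective since $\gamma\mapsto b_\gamma$ is. So $f:X\to M$ is a continuous bijection.

Let $f=h\circ g$ with $g:X\to P$ and $h:P\to M$ continuous and onto, $P$ second countable. Suppose, for a contradiction, that $P$ is **not** meager in itself. The plan is to pass to smaller and smaller Baire pieces of $P$ on which first the coordinates $x(n)$, then the ordinal $\delta$ with $x\in X_\delta$, then the guard $\xi$ are brought under control. On the last piece each late coordinate has finitely many values. But that piece is dense in an open set of $P$, which as an open set of $X$ allows $\omega_1$ values.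

**Step 1: two topologies on one set.** This step moves $P$ onto the set $X$. Since $f$ is injective, $g$ is a bijection. Let $\tau=\{g^{-1}(W):W\text{ open in }P\}$, so that $(X,\tau)$ is homeomorphic to $P$, and let $\tau_X$ be the original topology. Then $\tau\subset\tau_X$, and $\tau$ is second countable. Every map
$$\varphi_n:(X,\tau)\to R^*,\qquad\varphi_n(x)=b_{x(n)},$$
is continuous, because it is the $n$-th coordinate of $h\circ g$ and $h$ is continuous.

**Step 2: a Baire open piece $Q$.** This step turns "not meager in itself" into an honest Baire space. Let $G$ be the union of all $\tau$-meager members of a countable base of $\tau$; it is $\tau$-open and $\tau$-meager. Let $Q=X\setminus\mathrm{cl}_\tau G$. If $Q$ were empty, $G$ would be dense open, $X\setminus G$ nowhere dense, and $X=G\cup(X\setminus G)$ would be $\tau$-meager, contrary to assumption. So $Q\ne\emptyset$. A nonempty $\tau$-open subset of $Q$ is nonmeager, since otherwise it would contain a nonempty meager base element, which is a subset of $G$. By (F1), $(Q,\tau)$ is a nonempty second countable Baire space.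

**Step 3: freezing the coordinates, $D_0$.** This step finds a large set on which $\tau$ and $\tau_X$ agree. By Lemma 4 there are $\tau$-open sets $O_n\subset Q$, dense in $Q$, on which $\varphi_n$ is $\tau$-locally constant; so $x\mapsto x(n)$ is $\tau$-locally constant on $O_n$, as $\gamma\mapsto b_\gamma$ is injective. Since $O_n$ is Lindelöf, $x(n)$ takes only countably many values on $O_n$. Let $D_0=\bigcap_nO_n$. As $Q$ is Baire, $D_0$ is a $\tau$-dense $G_\delta$ in $Q$; by (F2) it is a nonempty Baire space in $\tau$. There is $\eta<\omega_1$ with $D_0\subset\eta^\omega$. All maps $x\mapsto x|k$ are $\tau$-locally constant on $D_0$, so the sets $[s]\cap D_0$ are $\tau$-open in $D_0$. Together with $\tau\subset\tau_X$ this shows that $\tau$ and $\tau_X$ coincide on $D_0$.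

**Step 4: freezing the supremum, $D_1$.** This step moves into a single $X_\gamma$. Each $x\in D_0$ lies in some $X_\gamma$; then its range is a cofinal subset of $\gamma$ contained in $\eta$, so $\gamma\le\eta$. Hence $D_0=\bigcup_{\gamma\le\eta}(D_0\cap B_\gamma)$ is a countable union. As $D_0$ is nonmeager in itself, some $D_0\cap B_\gamma$ is not nowhere dense in $D_0$, so it is dense in some nonempty relatively open $V\subset D_0$. Put $D_1=V\cap B_\gamma$. Since $B_\gamma$ is a $G_\delta$ in $\omega_1^\omega$ and the topologies coincide on $D_0$, $D_1$ is a dense $G_\delta$ in the Baire space $V$. So $D_1$ is a nonempty Baire space, and $D_1\subset X\cap B_\gamma=X_\gamma$.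

**Step 5: freezing the guard, $V_2$.** This step uses the digits. By Step 3 the map $c_\gamma|_{D_1}:D_1\to R^*$ is continuous for $\tau$; its values are in $R^*$ because $D_1\subset X_\gamma$. By Lemma 4 there is a nonempty open $V_1\subset D_1$ on which $c_\gamma$ is constant; let $\xi$ be the $\mathrm{ord}$ of its value. For each $x\in V_1$ the ordinal witnessing $x\in X_\gamma$ must be $\xi$. So $V_1\subset\bigcup_mK_m$, where
$$K_m=\{x\in\gamma^\omega:x(n)\in e_\gamma[b_\xi(n)]\text{ for all }n\ge m\}$$
is closed in $\omega_1^\omega$. Since $V_1$ is a nonempty Baire space, (F3) gives an $m$ and a nonempty $V_2\subset V_1\cap K_m$ that is open in $D_1$.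

**Step 6: $V_2$ is dense in a $\tau$-open set $U$.** Write $V=D_0\cap U_0$ and $V_2=D_1\cap U_1$ with $\tau$-open $U_0,U_1\subset Q$, and let $U=U_0\cap U_1$. Since $D_1\subset V\subset U_0$, we have $V_2=D_1\cap U$; in particular $U\ne\emptyset$. Let $U''\subset U$ be nonempty and $\tau$-open. It meets $D_0$, as $D_0$ is dense in $Q$. The set $U''\cap D_0$ is a nonempty relatively open subset of $V$, so it meets $D_1$, which is dense in $V$. And $U''\cap D_1\subset U\cap D_1=V_2$. So $V_2$ is $\tau$-dense in $U$.

**Step 7: finitely many against $\omega_1$ values.** The set $U$ is nonempty and $\tau_X$-open, so there are $x\in U$ and $k\ge m$ with $[x|k]\cap X\subset U$. Since $X$ is dense in $\omega_1^\omega$, the set $[(x|k)^\frown\alpha]\cap X$ is nonempty for every $\alpha<\omega_1$. Hence $\varphi_k(U)\supset\{b_\alpha:\alpha<\omega_1\}$ is infinite. On the other hand $V_2\subset K_m$ and $k\ge m$, so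
$$\varphi_k(V_2)\subset\{b_\alpha:\alpha\in e_\gamma[b_\xi(k)],\ \alpha<\omega_1\},$$
a finite and hence closed set. Since $\varphi_k$ is $\tau$-continuous and $V_2$ is $\tau$-dense in $U$, the whole of $\varphi_k(U)$ is contained in this finite set. This is a contradiction.

So $P$ is meager in itself. As $P\ne\emptyset$, $P$ is not Baire by (F1). With Lemma 5, Theorem A is proved: not every Baire space is cofinally Baire.

## 7. When Nonempty wins the Choquet game

The by-hand argument for $\omega_1^\omega$ in Section 2 can be carried out whenever points of intersections are supplied by a strategy.

**Definition.** In the *Choquet game* on a nonempty space $X$, Empty and Nonempty alternately choose nonempty open sets $u_0\supset v_0\supset u_1\supset v_1\supset\cdots$ (Empty chooses the $u_n$), and Nonempty wins if and only if $\bigcap_nv_n\ne\emptyset$.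

For instance, on $\omega_1^\omega$ Nonempty wins by answering $u_n$ with some $[s_n]\subset u_n$, $|s_n|\ge n$: the $s_n$ extend one another (when $|s_n|>|s_{n+1}|$ cannot occur, since $[s_{n+1}]\subset[s_n]$), and $\bigcup_ns_n$ is a point of the intersection.

**Theorem B.** If player Nonempty has a winning strategy in the Choquet game on $X$, then every continuous onto $f:X\to M$ with $M$ second countable factors as in the definition of "cofinally" through a second countable $P$ which contains a dense completely metrizable subspace. In particular $X$ is cofinally Baire.

*Proof.* **Step 1: answers that a function can see.** We arrange that the winning strategy $t$ answers with cozero sets, which can be described by single continuous functions. Cozero sets form a base of $X$. Replace each answer of the given strategy by a nonempty cozero subset. The resulting plays of Empty are legal against the old strategy, and $\bigcap_nv_n=\bigcap_nu_n$ is the same for both, so the new strategy is winning. For each cozero set $v$ fix a continuous $\psi_v:X\to[0,1]$ with $v=\{x:\psi_v(x)>0\}$. We may also assume $M\subset[0,1]^\omega$ and $f=(f_k)_{k\in\omega}$.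

**Step 2: closing off.** We build a countable set of functions that contains the coordinates of $f$ and sees all answers of $t$ to moves it can describe. For $\mathcal C\subset C(X,[0,1])$ let $\mathcal B(\mathcal C)$ be the set of nonempty finite intersections of sets $\varphi^{-1}(I)$, with $\varphi\in\mathcal C$ and $I$ a relatively open interval of $[0,1]$ with rational endpoints. Let $\mathcal C_0=\{f_k:k\in\omega\}$; let $\mathcal C_{j+1}$ be $\mathcal C_j$ together with all $\psi_{t(u_0,\dots,u_n)}$, where $n\in\omega$ and $u_0,\dots,u_n\in\mathcal B(\mathcal C_j)$ are Empty's moves in a legal play against $t$. By induction each $\mathcal C_j$ is countable, so $\mathcal C=\bigcup_j\mathcal C_j$ is countable. Let $g:X\to P=g(X)\subset[0,1]^{\mathcal C}$ be the diagonal map of $\mathcal C$ and $h$ the projection to the coordinates $f_k$. Then $f=h\circ g$, both maps are continuous and onto, and $P$ is second countable.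

**Step 3: what $P$ sees.** Let $\mathcal B=\mathcal B(\mathcal C)$; since the $\mathcal C_j$ increase, $\mathcal B=\bigcup_j\mathcal B(\mathcal C_j)$. A set $u\in\mathcal B$ is the preimage under $g$ of a basic open set of the cube intersected with $P$. So $u=g^{-1}(g(u))$, $g(u)$ is open in $P$, and $\{g(u):u\in\mathcal B\}$ is a base of nonempty open sets of $P$. If $u_0,\dots,u_n\in\mathcal B$ are Empty's moves in a legal play, they all lie in some $\mathcal B(\mathcal C_j)$, so $v=t(u_0,\dots,u_n)$ is the cozero set of a member of $\mathcal C$. Hence again $v=g^{-1}(g(v))$ and $g(v)$ is open in $P$.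

**Step 4: Nonempty wins on $P$.** We copy plays from $P$ to $X$. When Empty plays $W_n$ (with $W_n\subset g(v_{n-1})$ if $n>0$), pick $u_n\in\mathcal B$ with $g(u_n)\subset W_n$. If $n>0$, then $u_n\subset g^{-1}(g(v_{n-1}))=v_{n-1}$, so $u_n$ is a legal move. Let $v_n=t(u_0,\dots,u_n)$ and play $g(v_n)\subset g(u_n)\subset W_n$. Since $\bigcap_nv_n\ne\emptyset$, also $\bigcap_ng(v_n)\ne\emptyset$.

**Step 5: from the game to a Polish subspace.** By a theorem of Oxtoby (Kechris, *Classical Descriptive Set Theory*, Theorem 8.17(i)), a nonempty separable metrizable space on which Nonempty has a winning strategy in the Choquet game is comeager in every Polish space in which it is dense. Apply this to $P$ and its completion for a compatible metric. As $P$ is comeager there, it contains a dense $G_\delta$ of the completion, which is a dense completely metrizable subspace of $P$. By (F4) and (F2), $P$ is Baire. This completes the proof.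

Theorem B and Theorem A together show that Nonempty has no winning strategy in the Choquet game on the space $X$ of Section 4.

## 8. Least weight, and a cofinally Baire space that is meager

**Proposition C.** (i) Every Baire space of countable weight is cofinally Baire, so the weight $\omega_1$ of the space in Theorem A is least possible. (ii) There is a cofinally Baire space which is meager in itself.

*Proof of (i).* The first statement is Proposition 1. The space $X$ of Theorem A has weight at most $\omega_1$. It is Baire and not cofinally Baire, so its weight is uncountable. Hence it is exactly $\omega_1$, and no Baire space of smaller weight fails to be cofinally Baire.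

*Proof of (ii).* By Proposition 2 it suffices to find a nonempty P-space that is meager in itself. Let $Y$ be the set of all $x:\omega_1\times\omega\to2$ such that $x(\cdot,n)\not\equiv0$ for only finitely many $n$. For $x\in Y$ and countable $A\subset\omega_1\times\omega$ let $N(x,A)$ be the set of all $y\in Y$ that agree with $x$ on $A$.

**Step 1: $Y$ is a P-space.** If $y\in N(x,A)\cap N(x',A')$, then $N(y,A\cup A')\subset N(x,A)\cap N(x',A')$, so these sets form a base of a topology. The complement of $N(x,A)$ is the union of the sets $N(y,A)$ with $y\notin N(x,A)$, so basic sets are clopen. Two distinct points differ at some $(\alpha,n)$ and are separated by basic sets with $A=\{(\alpha,n)\}$. So $Y$ is Hausdorff with a base of clopen sets, hence Tychonoff. If $y$ lies in open sets $G_i$, $i\in\omega$, choose countable $A_i$ with $N(y,A_i)\subset G_i$; then $N(y,\bigcup_iA_i)\subset\bigcap_iG_i$, because a countable union of countable sets is countable. So $G_\delta$-sets are open.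

**Step 2: $Y$ is meager in itself.** The sets $F_n=\{x\in Y:x(\cdot,m)\equiv0\text{ for all }m\ge n\}$ cover $Y$ by the definition of $Y$. Each is closed: if $x\notin F_n$, then $x(\alpha,m)=1$ for some $\alpha$ and some $m\ge n$, and $N(x,\{(\alpha,m)\})$ misses $F_n$. Each has empty interior: given $x\in Y$ and countable $A$, choose $(\alpha,m)\notin A$ with $m\ge n$ and change $x$ to the value $1$ at $(\alpha,m)$. The new function still has only finitely many nonzero columns, so it is in $Y$; it lies in $N(x,A)$ and outside $F_n$. So each $F_n$ is nowhere dense, and $Y=\bigcup_nF_n$ is meager in itself. This completes the proof.
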